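\title{Kronecker sequences have at most $2^d+1$ Euclidean nearest-neighbor distances}

\begin{abstract}
Consider the points $\alpha,2\alpha,\dots,N\alpha$ on the torus $\mathbb{R}^d/\mathbb{Z}^d$, and measure the Euclidean distance from each point to its nearest neighbor among the others. We prove that at most $2^d+1$ distinct distances occur. For $d=3$ an explicit example attains this bound, which proves the conjecture that the maximum in dimension three is $9$. The distances are governed by the best approximations of $\alpha$ with denominators between $N/2$ and $N$. We show that the integer vectors attached to these approximations form a sum-free set modulo $2$ in $\mathbb{F}_2^{d+1}$, and such a set has at most $2^d$ elements.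
\end{abstract}

\section{The problem and the results}

For $d\ge1$, $1\le p\le\infty$ and $x\in\mathbb{R}^d$, let
\[
\|x\|_p=\min_{m\in\mathbb{Z}^d}|x-m|_p
\]
be the distance from $x$ to $\mathbb{Z}^d$ in the $p$-norm, so that $\|x-y\|_p$ is the $p$-norm distance between $x$ and $y$ on the torus $\mathbb{T}^d=\mathbb{R}^d/\mathbb{Z}^d$. Fix $\alpha\in\mathbb{R}^d$ and an integer $N\ge2$, and consider the Kronecker sequence $n\alpha \pmod{\mathbb{Z}^d}$, $1\le n\le N$. The distance from the $n$th point to its nearest neighbor in the sequence is
\[
\delta_n=\min_{1\le m\le N,\ m\ne n}\|(n-m)\alpha\|_p .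
\]
Let $g_p^d(\alpha,N)$ be the number of distinct values among $\delta_1,\dots,\delta_N$, and let
\[
\overline g_p^d=\max_{\alpha\in\mathbb{R}^d,\ N\ge2} g_p^d(\alpha,N).
\]

For $N$ arbitrary points of the torus the number of nearest-neighbor distances can grow with $N$. A Kronecker sequence is different because it is a segment of an orbit of a translation. Every point sees its companions at displacements $k\alpha$, and only the range of $k$ depends on the point: a point in the middle of the sequence sees $|k|$ up to about $N/2$, an endpoint sees $|k|$ up to $N-1$. So $g_p^d(\alpha,N)$ measures how often the approximation of $\mathbb{Z}^d$ by multiples of $\alpha$ improves while the multiplier doubles.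

Recall that the \emph{kissing number} $\sigma_d$ is the largest number of unit vectors in Euclidean $\mathbb{R}^d$ with pairwise angles at least $60^\circ$; equivalently, the largest number of nonoverlapping unit balls that touch one unit ball. The following facts are known.
\begin{itemize}
\item $\overline g_p^1=3$ (the three gap theorem).
\item $\overline g_2^2=5$ (Haynes and Marklof).
\item $\overline g_2^d\le\sigma_d+1$ (Haynes and Marklof); in particular $\overline g_2^3\le\sigma_3+1=13$.
\item $\overline g_2^3\ge9$; for example, $g_2^3(\alpha,58)=9$ for $\alpha=\left(\tfrac{27}{1334},\tfrac{97}{1334},\tfrac{514}{1334}\right)$.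
\end{itemize}
The conjecture posed in \cite{KSMD} is that this example is tight. We prove it.

\begin{theorem}\label{thm:three}
$\overline g_2^3=9$.
\end{theorem}

The numbers $3,5,9$ suggest the pattern $2^d+1$, and this is an upper bound in every dimension.

\begin{theorem}\label{thm:bound}
$\overline g_2^d\le2^d+1$ for every $d\ge1$.
\end{theorem}

From now on $|\cdot|$ is the Euclidean norm, $\|\cdot\|=\|\cdot\|_2$, and $\alpha\in\mathbb{R}^d$ is fixed. A positive integer $q$ is a \emph{record} if $\|q\alpha\|<\|k\alpha\|$ for all $1\le k<q$; thus $1$ is always a record. List the records as $Q_0<Q_1<Q_2<\cdots$. Theorem~\ref{thm:bound} has a companion about the growth of this sequence.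

\begin{theorem}\label{thm:growth}
For every $d\ge1$ and $\alpha\in\mathbb{R}^d$: whenever $Q_{k+2^d}$ exists,
\[
Q_{k+2^d}\ \ge\ Q_k+Q_{k+1}.
\]
\end{theorem}

Section~\ref{sec:records} reduces Theorems~\ref{thm:bound} and~\ref{thm:growth} to a bound on the number of records that can lie close together. Each record $q$ comes with an integer vector $(m,q)\in\mathbb{Z}^{d+1}$, where $m$ is a nearest lattice point to $q\alpha$. If a sum of such vectors is divisible by $2$, then half of it is again an integer vector, and it tends to approximate too well for its size. Sections~\ref{sec:lift} to~\ref{sec:triples} rule this out for sums of one, two and three vectors and finish by counting in $\mathbb{F}_2^{d+1}$. Section~\ref{sec:example} verifies the example in dimension three, and Section~\ref{sec:more} treats sharpness, other flat tori and the extremal configurations.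

\section{Records and clusters}\label{sec:records}

The list of records is finite if and only if $\alpha\in\mathbb{Q}^d$. Indeed, if $\alpha$ is rational, then $\|q\alpha\|=0$ for some $q$ and no larger integer is a record. Otherwise all $\|k\alpha\|$ are positive, while by compactness of $\mathbb{T}^d$ some two points of the sequence $(k\alpha)$ are within any given $\varepsilon>0$, and their difference gives $\|k\alpha\|<\varepsilon$; so the minimum improves infinitely often.

\begin{lemma}\label{lem:reduction}
For all $\alpha\in\mathbb{R}^d$ and $N\ge2$,
\[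
g_2^d(\alpha,N)=1+\#\{\text{records } q:\ \lfloor N/2\rfloor<q\le N-1\}.
\]
\end{lemma}

\begin{proof}
Let $f(M)=\min_{1\le k\le M}\|k\alpha\|$. For fixed $n$, the differences $n-m$ with $m\ne n$ are the nonzero integers in $[n-N,n-1]$, so their absolute values are exactly $1,\dots,M_n$, where $M_n=\max(n-1,N-n)$. Since $\|{-x}\|=\|x\|$, we get $\delta_n=f(M_n)$.

The numbers $n-1$ and $N-n$ add up to $N-1$, so $\lceil (N-1)/2\rceil\le M_n\le N-1$, and $\lceil (N-1)/2\rceil=\lfloor N/2\rfloor\ge1$. Every $M$ in this range occurs: for $n=N-M$ we have $n-1=N-1-M\le M$, hence $M_n=M$. So $g_2^d(\alpha,N)$ is the number of values of the nonincreasing function $f$ on $\{\lfloor N/2\rfloor,\dots,N-1\}$, that is, one more than the number of $M$ in $(\lfloor N/2\rfloor,N-1]$ with $f(M)<f(M-1)$. The last inequality says that $M$ is a record.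
\end{proof}

\begin{example}\label{ex:fib}
Let $d=1$ and $\alpha=13/21$. For $k=1,\dots,8$ the numbers $21\,\|k\alpha\|$ are $8,5,3,10,2,6,7,1$, so the records up to $8$ are $1,2,3,5,8$. For $N=9$ the interval $(4,8]$ contains the records $5$ and $8$, and $g_2^1(\alpha,9)=3$: the distances are $3/21$ for the middle point $n=5$, $1/21$ for the endpoints $n=1,9$, and $2/21$ for the other points. Theorem~\ref{thm:growth} reads $Q_{k+2}\ge Q_k+Q_{k+1}$, and here $3=1+2$, $5=2+3$, $8=3+5$ give equality.
\end{example}

\begin{definition}
A \emph{cluster} is a list $q_0<q_1<\dots<q_r$, $r\ge1$, of consecutive records (no other record lies between $q_0$ and $q_r$) such that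
\begin{equation}\label{eq:cluster}
q_r<q_0+q_1 .
\end{equation}
\end{definition}

\begin{lemma}\label{lem:interval}
If the interval $(\lfloor N/2\rfloor,N-1]$ contains at least two records, then the records in it form a cluster.
\end{lemma}

\begin{proof}
They are consecutive, and $q_0+q_1\ge(\lfloor N/2\rfloor+1)+(\lfloor N/2\rfloor+2)>N-1\ge q_r$.
\end{proof}

Everything now rests on one statement, proved at the end of Section~\ref{sec:triples}.

\begin{proposition}\label{prop:cluster}
A cluster contains at most $2^d$ records.
\end{proposition}

\begin{proof}[Proof of Theorems~\ref{thm:bound} and~\ref{thm:growth}, assuming Proposition~\ref{prop:cluster}]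
By Lemma~\ref{lem:interval} and the proposition, $(\lfloor N/2\rfloor,N-1]$ contains at most $2^d$ records, and Lemma~\ref{lem:reduction} gives $g_2^d(\alpha,N)\le2^d+1$. If $Q_{k+2^d}<Q_k+Q_{k+1}$, then $Q_k,\dots,Q_{k+2^d}$ is a cluster of $2^d+1$ records, which the proposition forbids.
\end{proof}

\section{Integer vectors of a cluster}\label{sec:lift}

Fix a cluster $q_0<\dots<q_r$. The definition of a record compares $\|q\alpha\|$ for different $q$, and to produce useful comparisons we want to add, subtract and halve approximations. For this we keep track of the lattice point together with the multiplier. For $u=(m,q)\in\mathbb{Z}^d\times\mathbb{Z}=\mathbb{Z}^{d+1}$, call $q$ the \emph{height} of $u$ and put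
\[
\pi(u)=q\alpha-m\in\mathbb{R}^d .
\]
The map $\pi$ is additive and $|\pi(u)|\ge\|q\alpha\|$. Choose $m_i\in\mathbb{Z}^d$ with $|q_i\alpha-m_i|=\|q_i\alpha\|$ (any choice will do) and set
\[
w_i=(m_i,q_i),\qquad v_i=\pi(w_i),\qquad \rho_i=|v_i| .
\]
Then $\rho_0>\rho_1>\dots>\rho_r\ge0$; in particular $\rho_0>0$. The next lemma is the only place where we use that the records are consecutive. It says that an integer vector of low height cannot have a short image.

\begin{lemma}\label{lem:barrier}
Let $1\le j\le r$ and let $u\in\mathbb{Z}^{d+1}$ have height $q$ with $0<q<q_j$. Then $|\pi(u)|\ge\rho_{j-1}$. In particular, $|\pi(u)|\ge\rho_0$ if $0<q<q_1$.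
\end{lemma}

\begin{proof}
Let $k$ be the least integer in $[1,q_j)$ at which $\|k\alpha\|$ is minimal on this range. Then $k$ is a record, and no record lies in $(k,q_j)$, since it would give a smaller value. So $k$ is the largest record below $q_j$, which is $q_{j-1}$, and $|\pi(u)|\ge\|q\alpha\|\ge\rho_{j-1}$.
\end{proof}

Condition \eqref{eq:cluster} serves to place heights in the range of this lemma. It gives
\begin{equation}\label{eq:heights}
q_i<2q_1,\qquad |q_i-q_j|<q_1,\qquad q_i<q_j+q_l\quad(j\ne l),
\end{equation}
for all indices $i,j,l$: indeed $q_i\le q_r<q_0+q_1<2q_1$, next $|q_i-q_j|\le q_r-q_0<q_1$, and finally $q_j+q_l\ge q_0+q_1>q_r$.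

\subsection*{Differences and the kissing number}
The first thing to try is a difference. For $i<j$ the vector $w_j-w_i$ has height in $(0,q_1)$, so
\begin{equation}\label{eq:separated}
|v_j-v_i|\ge\rho_0\ge\rho_i>\rho_j .
\end{equation}
If $v_j\ne0$, then $2\,v_i\cdot v_j=\rho_i^2+\rho_j^2-|v_j-v_i|^2\le\rho_j^2<\rho_i\rho_j$, so the angle between $v_i$ and $v_j$ exceeds $60^\circ$. If some $v_j$ vanishes, then $j=r$, and \eqref{eq:separated} gives $\rho_i=\rho_0$ for all $i<r$, so $r=1$. In both cases $r+1\le\sigma_d$, and Lemmas~\ref{lem:reduction} and~\ref{lem:interval} yield the bound $\overline g_2^d\le\sigma_d+1$. For $d=3$ this allows $12$ records where we want $8$. The argument treats the $v_i$ as free points of a ball and does not use the finer arithmetic of the vectors $w_i$.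

\subsection*{Halving one and two vectors}
The arithmetic enters through division by $2$. If an integer combination of the $w_i$ lies in $2\mathbb{Z}^{d+1}$, we may apply Lemma~\ref{lem:barrier} to half of it. This halves the height, so more combinations fall into the range of the lemma, and it doubles the lower bound that we obtain.

\begin{lemma}\label{lem:onetwo}
The classes of $w_0,\dots,w_r$ in $\mathbb{Z}^{d+1}/2\mathbb{Z}^{d+1}=\mathbb{F}_2^{d+1}$ are nonzero and pairwise distinct.
\end{lemma}

\begin{proof}
If $w_i\in2\mathbb{Z}^{d+1}$, then $w_i/2$ is an integer vector of height $q_i/2\in(0,q_1)$ by \eqref{eq:heights}. Lemma~\ref{lem:barrier} gives $\rho_i/2\ge\rho_0$, so $\rho_i\ge2\rho_0>\rho_0$, which is false.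

If $w_i\equiv w_j\pmod 2$ with $i<j$, then $(w_j-w_i)/2$ is an integer vector of height in $(0,q_1/2)$. Lemma~\ref{lem:barrier} gives $|v_j-v_i|\ge2\rho_0$, while $|v_j-v_i|\le\rho_i+\rho_j<2\rho_0$.
\end{proof}

This already bounds a cluster by the number $2^{d+1}-1$ of nonzero classes. For $d=3$ that is $15$, worse than the kissing number. To gain a factor of $2$ we must look at triples.

\section{The case $d=1$ by hand}\label{sec:line}

Let $d=1$ and suppose that a cluster has three or more records. The group $\mathbb{F}_2^2$ has the three nonzero elements $(1,0)$, $(0,1)$, $(1,1)$, and their sum is $0$. By Lemma~\ref{lem:onetwo} the cluster is $q_0<q_1<q_2$, and $w_0+w_1+w_2\in2\mathbb{Z}^2$. Changing a sign does not change a class modulo $2$, so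
\[
u_+=\tfrac12\bigl(w_0+(w_1-w_2)\bigr),\qquad u_-=\tfrac12\bigl(w_0-(w_1-w_2)\bigr)
\]
are integer vectors. Their heights are positive by \eqref{eq:cluster} and add up to $q_0$, so both lie in $(0,q_1)$. With $t=v_1-v_2$, Lemma~\ref{lem:barrier} gives
\begin{equation}\label{eq:twohalves}
|v_0+t|\ge2\rho_0,\qquad |v_0-t|\ge2\rho_0 .
\end{equation}
On the real line one of the two left sides equals $\bigl||t|-\rho_0\bigr|$, and this forces $|t|\ge3\rho_0$. But $|t|\le\rho_1+\rho_2<2\rho_0$. So a cluster has at most two records, which is Proposition~\ref{prop:cluster} for $d=1$.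

The strict inequality in \eqref{eq:cluster} is needed. In Example~\ref{ex:fib} the records $2,3,5$ have vectors $(1,2)$, $(2,3)$, $(3,5)$, whose sum $(6,10)$ is divisible by $2$. There $u_+=0$ has height $0$, and Lemma~\ref{lem:barrier} does not apply to it.

In higher dimension two things change. First, $t$ can be orthogonal to $v_0$, and then \eqref{eq:twohalves} is no contradiction: in the plane take $v_0=(0,1)$, $v_1=(0.95,0)$, $v_2=(-0.9,0)$, so that $|v_0\pm t|^2=1+1.85^2>4$. But in this picture $v_1$ and $v_2$ nearly cancel, and $\frac12(v_1+v_2-v_0)$ has length about $\frac12$, much less than $|v_1|$. This points to a third integer vector, $\frac12(w_1+w_2-w_0)$. Second, three distinct nonzero classes need not sum to $0$, so the count has to be done differently.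

\section{Triples and sum-free sets}\label{sec:triples}

We return to arbitrary $d$. The lengths of the signed sums of three vectors are tied together by one identity: for $a,b,c\in\mathbb{R}^d$,
\begin{equation}\label{eq:box}
|a+b+c|^2+|a+b-c|^2+|a-b+c|^2+|{-a}+b+c|^2=4\bigl(|a|^2+|b|^2+|c|^2\bigr).
\end{equation}
To see it, expand the squares: each of $a\cdot b$, $a\cdot c$, $b\cdot c$ appears twice with each sign. The four vectors on the left are the diagonals of the parallelepiped with edges $a,b,c$, and the identity says that they cannot all be long.

\begin{lemma}\label{lem:three}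
For distinct indices $i,j,l$ we have $w_i+w_j+w_l\notin2\mathbb{Z}^{d+1}$.
\end{lemma}

\begin{proof}
Let $l<j<i$ and suppose that the sum lies in $2\mathbb{Z}^{d+1}$. Write $a=v_i$, $b=v_j$, $c=v_l$, so that $|a|<|b|<|c|\le\rho_0$. The following three vectors are integer vectors, and we bound their heights with \eqref{eq:heights}.
\begin{itemize}
\item $\frac12(-w_i+w_j+w_l)$ has height $\frac12(q_j+q_l-q_i)$. It is positive since $q_i<q_j+q_l$, and it is less than $q_l/2<q_1$ since $q_j<q_i$.
\item $\frac12(w_i-w_j+w_l)$ has height $\frac12(q_i-q_j+q_l)$. It is positive since $q_i>q_j$, and it is less than $q_i/2<q_1$ since $q_l<q_j$.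
\item $\frac12(w_i+w_j-w_l)$ has height $\frac12(q_i+q_j-q_l)$. It is positive since $q_j>q_l$, and it is less than $q_j$ since $q_i-q_l<q_1\le q_j$; note that $j\ge1$.
\end{itemize}
For the third vector we have only the bound $q_j$ in place of $q_1$, and this is why Lemma~\ref{lem:barrier} was stated for all $j$. The lemma gives
\[
|{-a}+b+c|\ge2\rho_0,\qquad |a-b+c|\ge2\rho_0,\qquad |a+b-c|\ge2\rho_{j-1}>2|b| .
\]
The fourth vector $\frac12(w_i+w_j+w_l)$ has height above $q_i$, so the lemma says nothing useful about it, and we use only $|a+b+c|\ge0$. Inserting these bounds in \eqref{eq:box} yields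
\[
4\bigl(|a|^2+|b|^2+|c|^2\bigr)>8\rho_0^2+4|b|^2 ,
\]
that is, $|a|^2+|c|^2>2\rho_0^2$. This contradicts $|a|<\rho_0$ and $|c|\le\rho_0$.
\end{proof}

A subset $S$ of an abelian group is \emph{sum-free} if there are no $x,y,z\in S$, distinct or not, with $x+y=z$. The model is the set of odd integers; in $\mathbb{F}_2^n$ it is the nontrivial coset of a subgroup of index $2$.

\begin{lemma}\label{lem:sumfree}
Let $S\subset\mathbb{F}_2^n$ be sum-free. Then $|S|\le2^{n-1}$. If $|S|=2^{n-1}$, then the complement $H$ of $S$ is a subgroup of index $2$ and $S$ is its nontrivial coset.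
\end{lemma}

\begin{proof}
We may assume $S\ne\emptyset$. For $s\in S$ the sets $S$ and $s+S$ are disjoint and have the same size, so $2|S|\le2^n$. If equality holds, then $s+S=H$ for every $s\in S$. Fix $s\in S$. Then $0=s+s\in H$, and for $h=s+s_1$, $h'=s+s_2$ in $H$, with $s_1,s_2\in S$, we get $h+h'=s_1+s_2\in s_1+S=H$. Every element of $\mathbb{F}_2^n$ is its own inverse, so $H$ is a subgroup. It has $2^{n-1}$ elements, and its complement $S$ is the other coset.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:cluster}]
Let $S\subset\mathbb{F}_2^{d+1}$ be the set of classes of $w_0,\dots,w_r$. By Lemma~\ref{lem:onetwo}, $|S|=r+1$ and $0\notin S$. Suppose $x+y=z$ with $x,y,z\in S$; in $\mathbb{F}_2^{d+1}$ this reads $x+y+z=0$. If two of the three elements coincide, the third is $0$, which is excluded. If they are distinct, Lemma~\ref{lem:three} is contradicted. So $S$ is sum-free, and Lemma~\ref{lem:sumfree} gives $r+1\le2^d$.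
\end{proof}

This completes the proofs of Theorems~\ref{thm:bound} and~\ref{thm:growth}.

\begin{remark}\label{rem:norm}
In the proof of Proposition~\ref{prop:cluster} the inner product is used only in \eqref{eq:box}. Lemmas~\ref{lem:reduction}, \ref{lem:interval}, \ref{lem:barrier} and~\ref{lem:onetwo} hold for every norm, and give $\overline g_p^d\le2^{d+1}$ for all $p$. The last step of Lemma~\ref{lem:three} does fail for other norms. In $\mathbb{R}^3$ with the maximum norm, $a=0.5\,(-1,1,1)$, $b=0.6\,(1,-1,1)$, $c=(1,1,-1)$ have norms $0.5<0.6<1$, and each of ${-a}+b+c$, $a-b+c$, $a+b-c$ has a coordinate equal to $2.1$; so all three inequalities hold with $\rho_0=1$.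
\end{remark}

\section{Eight records in dimension three}\label{sec:example}

\begin{proof}[Proof of Theorem~\ref{thm:three}]
Theorem~\ref{thm:bound} gives $\overline g_2^3\le9$. For the lower bound we verify the known example $\alpha=(27,97,514)/1334$, $N=58$. By Lemma~\ref{lem:reduction} we must find eight records in $(29,57]$. The nearest lattice point is found coordinate by coordinate, so if $(x_k,y_k,z_k)$ are the residues of $(27k,97k,514k)$ modulo $1334$ in $[-667,667]$, then
\[
D_k=x_k^2+y_k^2+z_k^2=1334^2\,\|k\alpha\|^2 .
\]
The reference value is $D_{13}=351^2+73^2+12^2=128674$, from the residues $(351,-73,12)$. Since $359^2=128881>D_{13}$, one coordinate of absolute value at least $359$ shows $D_k>D_{13}$. This settles the following $k$. For $14\le k\le24$ we have $x_k=27k\ge378$, and for $25\le k\le36$ we have $|x_k|=1334-27k\ge362$. Further,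
\[
\begin{array}{lllll}
y_5=485, & y_6=582, & y_7=-655, & y_8=-558, & y_{10}=-364,\\
y_{37}=-413, & y_{45}=363, & y_{46}=460, & y_{47}=557, & y_{48}=654,\\
y_{49}=-583, & y_{50}=-486, & y_{51}=-389, & z_1=514, & z_4=-612,\\
z_9=624, & z_{12}=-502, & z_{38}=-478, & z_{40}=550, & z_{43}=-576,\\
z_{53}=562, & z_{56}=-564; & & &
\end{array}
\]
for instance, $514\cdot38=19532=15\cdot1334-478$. Besides $13$, the values $k\le57$ that remain are $2,3,11$ and the eight in the table below. The residues $(54,194,-306)$, $(81,291,208)$, $(297,-267,318)$ give $D_2=134188$, $D_3=134506$, $D_{11}=260622$, all larger than $D_{13}$.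
\begin{center}
\begin{tabular}{c|c|r}
$k$ & $(x_k,y_k,z_k)$ & $D_k$\\
\hline
$39$ & $(-281,-219,36)$ & $128218$\\
$41$ & $(-227,-25,-270)$ & $125054$\\
$42$ & $(-200,72,244)$ & $104720$\\
$44$ & $(-146,266,-62)$ & $95916$\\
$52$ & $(70,-292,48)$ & $92468$\\
$54$ & $(124,-98,-258)$ & $91544$\\
$55$ & $(151,-1,256)$ & $88338$\\
$57$ & $(205,193,-50)$ & $81774$
\end{tabular}
\end{center}
The values in the table are below $D_{13}$ and decrease, while every $k\le57$ outside the table has $D_k\ge D_{13}$, with equality only for $k=13$. Hence the records in $(29,57]$ are exactly $39,41,42,44,52,54,55,57$, and $g_2^3(\alpha,58)=9$.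
\end{proof}

The example is a cube in disguise. The eight records are the numbers $39+2\varepsilon_1+3\varepsilon_2+13\varepsilon_3$ with $\varepsilon_i\in\{0,1\}$. Put
\begin{equation}\label{eq:cube}
u_0=(1,3,15,39),\quad u_1=(0,0,1,2),\quad u_2=(0,0,1,3),\quad u_3=(0,1,5,13).
\end{equation}
The vectors $1334\,\pi(u_i)$ are the residue vectors for $k=39,2,3,13$, and each row of the table is the first row plus a subset sum of
\[
(54,194,-306),\qquad(81,291,208),\qquad(351,-73,12).
\]
So the integer vectors of the eight records are $u_0+\varepsilon_1u_1+\varepsilon_2u_2+\varepsilon_3u_3$, and the rows of the table are the vertices of a parallelepiped. Its edges have squared lengths $134188$, $134506$, $128674$ and mutual inner products $-2820$, $1120$, $9684$, and its center is $(-38,-13,-7)$. It is thus close to a cube centered at the origin. By \eqref{eq:separated} an edge must be at least as long as any vertex is far from the origin. A cube of side $s$ in $\mathbb{R}^d$ has $2^d$ vertices at distance $s\sqrt d/2$ from its center, and this is less than $s$ exactly when $d\le3$. We make no claim about the sharpness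 of Theorem~\ref{thm:bound} for $d\ge4$.

\section{Sharpness, other tori and extremal configurations}\label{sec:more}

\subsection*{All dimensions}
Combining Theorem~\ref{thm:bound} with the Haynes--Marklof bound gives
\[
\overline g_2^d\le\min(2^d,\sigma_d)+1\qquad\text{for all } d .
\]
The bound $2^d+1$ is attained for $d=1,2,3$: by Example~\ref{ex:fib} or the three gap theorem, by the result $\overline g_2^2=5$ of Haynes and Marklof, and by Theorem~\ref{thm:three}. For $d=4$, where $\sigma_4=24$, we obtain $\overline g_2^4\le17$ instead of $25$.

\subsection*{The index in Theorem~\ref{thm:growth}}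
For $d=1,2,3$ the index $2^d$ cannot be replaced by $2^d-1$. Indeed, take $\alpha$ and $N$ with $g_2^d(\alpha,N)=2^d+1$. By Lemmas~\ref{lem:reduction} and~\ref{lem:interval} there is a cluster $Q_k,\dots,Q_{k+2^d-1}$, and so $Q_{k+2^d-1}<Q_k+Q_{k+1}$. In the example of Section~\ref{sec:example} this is the inequality $57<39+41$.

\subsection*{Other flat tori}
Let $L\subset\mathbb{R}^d$ be a lattice of full rank, that is, the set of integer combinations of a basis of $\mathbb{R}^d$, and let $|\cdot|$ be the norm of any inner product on $\mathbb{R}^d$. Put $\|x\|_L=\min_{m\in L}|x-m|$; then $\|x-y\|_L$ is the distance on the flat torus $\mathbb{R}^d/L$. Define $\delta_n$ and records with $\|\cdot\|_L$ in place of $\|\cdot\|$.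

\begin{proposition}\label{prop:tori}
On any flat $d$-torus $\mathbb{R}^d/L$, the inequality of Theorem~\ref{thm:growth} holds, and a Kronecker sequence $n\alpha$, $1\le n\le N$, has at most $2^d+1$ distinct nearest-neighbor distances. For $d=3$ there are at most $9$.
\end{proposition}

\begin{proof}
Replace $\mathbb{Z}^{d+1}$ by $\Lambda=L\times\mathbb{Z}$ in Sections~\ref{sec:records}, \ref{sec:lift} and~\ref{sec:triples}. The proofs use four facts. The minimum defining $\|x\|_L$ is attained, since $L$ is discrete. We have $\|{-x}\|_L=\|x\|_L$, since $L=-L$. The group $\Lambda$ is free abelian of rank $d+1$, so $\Lambda/2\Lambda\cong\mathbb{F}_2^{d+1}$ and elements of $2\Lambda$ can be halved in $\Lambda$. Finally, \eqref{eq:box} holds for every inner product.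
\end{proof}

\subsection*{Extremal configurations}
When the bound is attained, the classes modulo $2$ are completely determined up to the choice of a hyperplane.

\begin{proposition}\label{prop:extremal}
Suppose $g_2^d(\alpha,N)=2^d+1$, and let $w_1,\dots,w_{2^d}\in\mathbb{Z}^{d+1}$ be the vectors of the $2^d$ records in $(\lfloor N/2\rfloor,N-1]$. Then there is a homomorphism $\varphi:\mathbb{Z}^{d+1}\to\mathbb{Z}/2$ with $\varphi(w_i)=1$ for all $i$, and the $w_i$ represent each class of $\mathbb{Z}^{d+1}/2\mathbb{Z}^{d+1}$ with $\varphi=1$ exactly once. In particular, any integer relation $\sum c_iw_i=0$ has $\sum c_i$ even.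
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:interval} the records form a cluster, so by the proof of Proposition~\ref{prop:cluster} the classes of the $w_i$ are distinct and form a sum-free set $S\subset\mathbb{F}_2^{d+1}$ with $|S|=2^d$. By Lemma~\ref{lem:sumfree}, $S$ is the nontrivial coset of a subgroup $H$ of index $2$. Let $\varphi$ be the composite $\mathbb{Z}^{d+1}\to\mathbb{F}_2^{d+1}\to\mathbb{F}_2^{d+1}/H\cong\mathbb{Z}/2$; the classes with $\varphi=1$ are the elements of $S$. Applying $\varphi$ to $\sum c_iw_i=0$ gives $\sum c_i\equiv0\pmod2$.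
\end{proof}

In the example of Section~\ref{sec:example}, all eight vectors $u_0+\varepsilon_1u_1+\varepsilon_2u_2+\varepsilon_3u_3$ built from \eqref{eq:cube} have first coordinate $1$. Their classes are distinct, so they fill the eight classes with odd first coordinate, and $\varphi$ is the first coordinate modulo $2$.

\begin{thebibliography}{1}

\bibitem{KSMD}
\emph{Kronecker Sequences with Many Distances},
\texttt{http://www.informahealthcare.com/\allowbreak doi/\allowbreak full/\allowbreak 10.1080/\allowbreak 10586458.2024.2340742?src=exp-la}
(doi:10.1080/\allowbreak 10586458.2024.2340742?src=exp-la).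

\end{thebibliography}
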